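\title{Global solutions of negative energy for the vector nonlinear Schr\"odinger equation}

\begin{abstract}
Consider the vector nonlinear Schr\"odinger equation $i\partial_tE+\nabla(\nabla\cdot E)-\alpha\nabla\times(\nabla\times E)+|E|^{2\sigma}E=0$ in dimension $d\in\{2,3\}$. If $\alpha=1$ and $\sigma d\ge2$, every solution with negative energy and finite variance blows up in finite time. We show that this statement does not extend to all $\alpha\neq1$: for $\sigma=2/d$ and $\alpha$ in a sequence of open intervals tending to $0$ there are exponentially localized traveling waves of negative energy. They also exist for slightly larger $\sigma$ and, when $d=2$, on intervals of $\alpha$ tending to $+\infty$. A slow traveling wave has energy close to $\frac12mc^2$, where $m$ is the effective mass of a radial ``hedgehog'' standing wave. This mass is a meromorphic function of $\alpha$. We compute its limit as $\alpha\to0$ along the imaginary axis, show that the limit is not real, and deduce that there are poles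 accumulating at $0$, to the left of which the mass is negative.
\end{abstract}

\section{Introduction}

\subsection{The equation and the question}

Let $d\in\{2,3\}$, $\alpha>0$, and let $\sigma>0$ satisfy $\sigma d\ge2$, with $\sigma<2$ if $d=3$, so that the problem is $H^1$-subcritical. The vector nonlinear Schr\"odinger equation for $E=(E_1,\dots,E_d):\mathbb R^d\times[0,T^*)\to\mathbb C^d$ is
\begin{equation}\label{eq:vnls}
i\,\partial_tE+\nabla(\nabla\cdot E)-\alpha\,\nabla\times(\nabla\times E)+|E|^{2\sigma}E=0,\qquad E(x,0)=E_0(x),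
\end{equation}
where $|E|^2=\sum_j|E_j|^2$. The linear part equals $\alpha\Delta E+(1-\alpha)\nabla(\nabla\cdot E)$, and this is how it is read when $d=2$. The equation is a limiting case of the Zakharov system of plasma physics, which gives the cubic case $\sigma=1$; the parameter $\alpha$ is related to the mean thermal velocity of the electrons.

Put
\[
\mathcal C=-\Delta+\nabla\nabla\cdot{},\qquad A=A_\alpha=-\nabla\nabla\cdot{}+\alpha\,\mathcal C ,
\]
so that \eqref{eq:vnls} reads $i\partial_tE=AE-|E|^{2\sigma}E$. The symbol of $A$ is the matrix $\xi\xi^T+\alpha(|\xi|^2I-\xi\xi^T)$. Thus $A$ acts as $-\Delta$ on curl-free (longitudinal) fields and as $-\alpha\Delta$ on divergence-free (transverse) fields, and $\alpha$ is the ratio of the two dispersion rates. With $\langle f,g\rangle=\int f\cdot\bar g\,dx$, the $L^2$ norm $\|\cdot\|$, and $|\operatorname{curl}E|^2=\frac12\sum_{i,j}|\partial_iE_j-\partial_jE_i|^2$, we have $\langle\mathcal CE,E\rangle=\|\operatorname{curl}E\|^2$, and we set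
\[
K=\langle AE,E\rangle=\|\nabla\cdot E\|^2+\alpha\|\operatorname{curl}E\|^2,\qquad N=\int|E|^{2\sigma+2}dx,\qquad M=\|E\|^2 .
\]
Solutions are taken in the $H^1$ well-posedness class on their maximal interval of existence $[0,T^*)$. We use this class only through the following features: it consists of functions in $C([0,T^*);H^1)$ that may also be required to lie in a space $L^q_{\mathrm{loc}}([0,T^*);W^{1,r})$ with $2\le r<\infty$ if $d=2$ and $2\le r\le6$ if $d=3$, and in it the solution with given data is unique. Along solutions $M$ and the energy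
\[
H(E)=\int\Big(\alpha\sum_{i,j}|\partial_iE_j|^2+(1-\alpha)|\nabla\cdot E|^2-\frac{|E|^{2\sigma+2}}{\sigma+1}\Big)dx=K-\frac{N}{\sigma+1}
\]
are conserved. A solution \emph{blows up in finite time} if $T^*<\infty$, equivalently if $\|E(t)\|_{H^1}\to\infty$ as $t\to T^*<\infty$.

If $\alpha=1$, every solution with $E_0\in H^1$, $|x|E_0\in L^2$ and $H(E_0)<0$ blows up in finite time; this follows, as for the scalar equation, from the variance identity for $\int|x|^2|E|^2dx$. Whether negative energy solutions of \eqref{eq:vnls} blow up in finite time is stated as an open question in \cite{source}.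

\medskip
\noindent\textbf{Question.} \emph{Is it true that for every $\alpha>0$ with $\alpha\ne1$, and all $d$, $\sigma$ as above, every solution of \eqref{eq:vnls} with $E_0\in H^1$, $|x|E_0\in L^2$ and $H(E_0)<0$ blows up in finite time?}
\medskip

One would guess that the answer is yes. The scaling of the equation does not depend on $\alpha$, and $K$ is comparable to $\|\nabla E\|^2$. For data of the form $E_0=u_0(|x|)\,x/|x|$ the answer is indeed yes: the solution for $\alpha=1$ keeps this form by uniqueness and rotation invariance, such fields are curl-free, so it is the solution for every $\alpha$, with the same energy.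

To see what can go wrong, split the variance argument into two halves. Let $E$ be a smooth solution that decays rapidly in $x$, and let $W(t)=\operatorname{Im}\int(x\cdot\nabla)E\cdot\bar E\,dx$. The scaling identities \eqref{eq:scaling} below give, for every $\alpha$,
\[
W'(t)=2K-\frac{\sigma d}{\sigma+1}N=2H-\frac{\sigma d-2}{\sigma+1}N\le 2H ,
\]
so $W$ tends to $-\infty$ along a global solution of negative energy. The second half is
\[
\frac{d}{dt}\int|x|^2|E|^2dx=2\operatorname{Im}\langle AE,|x|^2E\rangle=4\alpha W+4(1-\alpha)\operatorname{Im}\int(\nabla\cdot E)\,(x\cdot\bar E)\,dx .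
\]
For $\alpha=1$ the variance would become negative, which is absurd. For $\alpha\neq1$ the last term breaks the link, and one may ask whether $W\to-\infty$ can simply be true. For a traveling wave $E=e^{i\omega t}\Phi(x-cte_1)$ one has $W(t)=W(0)+cP\,t$, where
\[
P(\Phi)=\operatorname{Im}\int\partial_1\Phi\cdot\bar\Phi\,dx
\]
is the momentum. When $\sigma d=2$ this says $H=\frac12cP$. A traveling wave has negative energy exactly when its momentum points against its velocity. We shall construct such waves.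

\subsection{Results}

\begin{theorem}\label{thm:main}
Let $d\in\{2,3\}$ and $\sigma=2/d$. There are numbers $1>\alpha_1>\alpha_2>\cdots\to0$ and $\eta_k>0$ such that for every $\alpha\in I_k:=(\alpha_k-\eta_k,\alpha_k)\subset(0,1)$ and all sufficiently small $c\neq0$, equation \eqref{eq:vnls} has a solution
\[
E(x,t)=e^{it}\Phi_c(x-cte_1),\qquad t\in\mathbb R,
\]
with $\Phi_c\in H^2(\mathbb R^d;\mathbb C^d)$, $e^{\delta\langle x\rangle}\Phi_c\in H^1$ for some $\delta>0$, and $H(\Phi_c)<0$. The solution is global, its $H^1$ norm is constant, and $|x|E_0\in L^2$.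
\end{theorem}

Here $\langle x\rangle=(1+|x|^2)^{1/2}$. The answer to the Question is therefore no, already in the cubic case $d=2$, $\sigma=1$, and also for $d=3$, $\sigma=2/3$.

\begin{theorem}\label{thm:ext}
\textup{(a)} Let $d=2$, $\sigma=1$. Global solutions of negative energy as in Theorem~\ref{thm:main} also exist whenever $1/\alpha\in\bigcup_kI_k$, hence on a sequence of open intervals of $\alpha$ tending to $+\infty$.

\textup{(b)} Let $d\in\{2,3\}$. For each $k$ and each $\alpha\in I_k$ there are $\eta>0$ and $c\ne0$ such that for all $(\alpha',\sigma')$ with $|\alpha'-\alpha|<\eta$ and $2/d\le\sigma'<2/d+\eta$, equation \eqref{eq:vnls} with parameters $(\alpha',\sigma')$ has a global solution $e^{it}\Phi(x-cte_1)$ with $\Phi\in H^2$, $e^{\delta\langle x\rangle}\Phi\in H^1$ for some $\delta>0$, and negative energy. In particular such solutions exist for supercritical exponents.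
\end{theorem}

The method has a limit.

\begin{proposition}\label{prop:limit}
Let $\omega>0$, $\mu=\min(1,\alpha)$, $c^2<4\mu\omega$, $\sigma d\ge2$, and $\sigma\le1$ if $d=3$. Let $0\ne\Phi\in H^1$ be such that $e^{i\omega t}\Phi(x-cte_1)$ solves \eqref{eq:vnls}. If $\sigma^2d^2\ge4(\sigma+1)$, then $H(\Phi)\ge0$.
\end{proposition}

We do not determine the exact set of $(\alpha,\sigma,d)$ for which negative energy fails to force blow-up. In particular the case $d=3$, $\sigma=1$ is not decided; there $\sigma^2d^2=9\ge8=4(\sigma+1)$, so by Proposition~\ref{prop:limit} these traveling waves cannot decide it.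

\subsection{Plan of the proof}

Section~\ref{sec:hand} reduces the problem, formally, to the sign of one number $F(\alpha)$ and shows on an explicit model why $F$ should take negative values. Section~\ref{sec:tw} proves the identities for traveling waves and Proposition~\ref{prop:limit}. Section~\ref{sec:hedgehog} constructs a standing wave $Q$ that does not depend on $\alpha$. Section~\ref{sec:lin} defines $F$ as a meromorphic function that decreases on the real axis. Section~\ref{sec:limit}, the core of the paper, shows that $F(i\varepsilon)$ has a nonreal limit as $\varepsilon\downarrow0$. Section~\ref{sec:poles} deduces that $F$ has poles accumulating at $0$ and proves the theorems.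

\medskip
\noindent\textbf{Conventions.} We write $n=d-1$, $r=|x|$, $\hat x=x/r$. The product $v\cdot w=\sum_jv_jw_j$ is bilinear, $(v\wedge w)_{ij}=v_iw_j-v_jw_i$, and $\operatorname{curl}U=\nabla\wedge U$. The group $O(d)$ acts on fields by $E\mapsto gE(g^{-1}\,\cdot\,)$, and $A$ commutes with this action because its symbol does. Since $d\le3$, $H^2(\mathbb R^d)$ embeds in the space $C_0$ of continuous functions that vanish at infinity. Boundary terms in integrations by parts on $(0,\infty)$ are removed with the following fact: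
\begin{equation}\label{eq:seq}
g\ge0\ \text{continuous},\ \int_0^\infty g\,dr<\infty\quad\Longrightarrow\quad\liminf_{r\to\infty}g(r)=0,\qquad\liminf_{r\to0}r\,g(r)=0 .
\end{equation}
The second claim holds because $1/r$ is not integrable at $0$.

\section{Two computations by hand}\label{sec:hand}

\subsection{The effective mass}\label{sec:mass}

The function $e^{i\omega t}\Phi(x-cte_1)$ solves \eqref{eq:vnls} if and only if
\begin{equation}\label{eq:tw}
A\Phi+\omega\Phi+ic\,\partial_1\Phi=|\Phi|^{2\sigma}\Phi .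
\end{equation}
Let $\sigma d=2$, $\omega=1$, and let $Q$ be a real solution for $c=0$. Insert $\Phi_c=Q-icU+\cdots$ with $U$ real. The terms of order $c$ give
\[
(A+1-|Q|^{2\sigma})\,U=\partial_1Q .
\]
With $F=\int\partial_1Q\cdot U\,dx$ one finds $P(\Phi_c)\approx2Fc$ and $H=\frac12cP\approx Fc^2$. These are the momentum $mc$ and the kinetic energy $\frac12mc^2$ of a particle of mass $m=2F$. We want $F<0$.

For $\alpha=1$ the Galilean transformation gives everything. If $Q_\omega(x)=\omega^{1/(2\sigma)}Q(\sqrt\omega\,x)$, then $\Phi_c=e^{icx_1/2}Q_{1-c^2/4}$ solves \eqref{eq:tw}, because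
\[
(-\Delta+1+ic\partial_1)\big(e^{icx_1/2}\,\Psi\big)=e^{icx_1/2}\big(-\Delta+1-\tfrac{c^2}4\big)\Psi .
\]
Here $P=\frac c2M(Q)$, since $M(Q_\omega)=M(Q)$ for $\sigma d=2$, and $H=\frac{c^2}4M(Q)>0$. At first order $U=-\frac12x_1Q$, which solves the linear equation because $\Delta(x_1Q)=x_1\Delta Q+2\partial_1Q$, and $F=-\frac12\int x_1Q\cdot\partial_1Q=\frac14M(Q)$. For $\alpha\ne1$ the operator $A$ mixes the components, $A(x_1Q)\neq x_1AQ-2\partial_1Q$ in general, and nothing fixes the sign of $F$.

Suppose that $Q$ does not depend on $\alpha$. Then the operator to invert is $L_\alpha=\alpha\,\mathcal C+(\text{terms independent of }\alpha)$ with $\mathcal C\ge0$. As $\alpha$ decreases, the eigenvalues of $L_\alpha$ decrease; when one of them crosses zero, $F$ may have a pole, and just after the crossing $F$ is then large and negative. Crossings should occur if $\nu=1-|Q|^{2\sigma}$ is negative somewhere: on transverse fields $L_\alpha$ resembles $-\alpha\Delta+\nu$, and where $\nu<0$ this operator has oscillating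 solutions of wavelength of order $\sqrt\alpha$. The difficulty is to prove that $F$ sees the crossings, that is, that the eigenfunctions are not all orthogonal to $\partial_1Q$.

\subsection{A model with explicit poles}\label{sec:model}

On $L^2(\mathbb R)$ take $L_\alpha=-\alpha\partial_x^2+\nu$ with $\nu(x)=x^2-1$, which is negative between $r_1=-1$ and $r_2=1$; take $f=e^{-x^2/2}$ and $F(\alpha)=\int f\,L_\alpha^{-1}f\,dx$. Put $\hbar=\sqrt\alpha$ and $x=\sqrt\hbar\,y$, so that $L_\alpha=\hbar(-\partial_y^2+y^2)-1$. Let $h_k$ be the Hermite polynomials, $e^{2yt-t^2}=\sum_kh_k(y)t^k/k!$. The functions $(2^kk!\sqrt\pi)^{-1/2}h_k(y)e^{-y^2/2}$ form an orthonormal basis of eigenfunctions of $-\partial_y^2+y^2$ with eigenvalues $2k+1$. With $a=\frac{1+\hbar}2$ and $\varsigma=\frac1a-1=\frac{1-\hbar}{1+\hbar}$, the Gaussian integral $\int e^{-ay^2+2yt-t^2}dy=\sqrt{\pi/a}\,e^{\varsigma t^2}$ gives $\int e^{-ay^2}h_{2k}\,dy=\sqrt{\pi/a}\,(2k)!\,\varsigma^k/k!$ and zero for odd indices. Expanding $f$ in the eigenbasis,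
\begin{equation}\label{eq:model}
F(\alpha)=\sum_{k\ge0}T_k,\qquad T_k=\frac{2\sqrt{\pi\hbar}}{1+\hbar}\,\binom{2k}{k}4^{-k}\,\frac{\varsigma^{2k}}{(4k+1)\hbar-1}.
\end{equation}
Since $|\varsigma|<1$ for $\operatorname{Re}\hbar>0$, the series continues $F$ meromorphically to $\mathbb C\setminus(-\infty,0]$. We read off two facts.

\emph{First, $F$ has poles at $\alpha=(4k+1)^{-2}$, $k\ge0$, which accumulate at $0$, and $F\to-\infty$ to the left of each.}

\emph{Second, $F(i\varepsilon)$ has a nonreal limit.} Let $\hbar=\tau e^{i\pi/4}$, $\tau=\sqrt\varepsilon\le1$. Then $|(4k+1)\hbar-1|\ge1/\sqrt2$ and $|\varsigma|^2=1-2\sqrt2\,\tau/(1+\sqrt2\,\tau+\tau^2)\le e^{-\tau/2}$, and by Wallis' formula $\sqrt{\pi k}\binom{2k}k4^{-k}$ is at most $1$ and tends to $1$. Write $\sum_{k\ge1}T_k=\int_0^\infty\tau^{-1}T_{\lceil s/\tau\rceil}\,ds$. The integrand is bounded by $2\sqrt2\,s^{-1/2}e^{-s/2}$, and since $\log\varsigma=-2\hbar+O(\hbar^3)$ it tends to $2e^{i\pi/8}s^{-1/2}\exp(-4se^{i\pi/4})/(4se^{i\pi/4}-1)$. Also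 $T_0\to0$. Substituting $x=2\sqrt s\,e^{i\pi/8}$ and using that the integrand is even in $x$,
\[
\lim_{\varepsilon\downarrow0}F(i\varepsilon)=\int_{e^{i\pi/8}\mathbb R}\frac{f(x)^2}{\nu(x)}\,dx=\operatorname{p.v.}\!\int_{\mathbb R}\frac{f^2}{\nu}\,dx-i\pi\sum_{i=1,2}\frac{f(r_i)^2}{|\nu'(r_i)|},
\]
with imaginary part $-\pi/e$. The second equality deforms the line to the real axis with half circles above $r_2$ and below $r_1$.

So the limit is found by solving the equation with $\alpha=0$, namely $\nu U=f$, on a contour that passes below $r_1$ and above $r_2$, and the zeros of $\nu$ produce the imaginary part. For \eqref{eq:vnls} no eigenfunctions are available, and we reverse the order. The second fact implies the first by a soft argument (Lemma~\ref{lem:poles}), and the second fact can be proved by estimates on a contour. The new feature is that $\alpha$ multiplies only the curl part of the operator, so the equation for $\alpha=0$ is a singular differential equation instead of a division.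

\section{Traveling waves}\label{sec:tw}

In this section $\sigma>0$ is arbitrary, with $\sigma\le1$ if $d=3$, and $\mu=\min(1,\alpha)$.

\begin{lemma}\label{lem:tw}
Let $\omega>0$, $c^2<4\mu\omega$, and let $\Phi\in H^1$ solve \eqref{eq:tw}. Then $\Phi\in H^2$, $e^{\delta\langle x\rangle}\Phi\in H^1$ for some $\delta>0$, and
\begin{equation}\label{eq:ids}
K+\omega M-cP=N,\qquad 2K-cP=\frac{\sigma d}{\sigma+1}N .
\end{equation}
If $\sigma d=2$, then $H(\Phi)=\frac12cP(\Phi)$.
\end{lemma}

\begin{proof}
\emph{Regularity.} The symbol of $A+\omega+ic\partial_1$ is a Hermitian matrix bounded below by $\mu|\xi|^2-c\xi_1+\omega$, and $c^2<4\mu\omega$ gives $\mu|\xi|^2-c\xi_1+\omega\ge c_0(1+|\xi|^2)$ with $c_0>0$. The right side of \eqref{eq:tw} is in $L^2$ because $H^1\subset L^{2(2\sigma+1)}$; for $d=3$ this needs $2(2\sigma+1)\le6$, which is where $\sigma\le1$ is used. Hence $\Phi\in H^2\subset C_0$.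

\emph{Decay.} Let $w=\exp(\delta\min(\langle x\rangle,m))$, a bounded Lipschitz function with $|\nabla w|\le\delta w$. Let $T$ be $\nabla\cdot{}$ or $\operatorname{curl}$, and let $[T,w]=Tw-wT$, a multiplication operator with $|[T,w]\Phi|\le C\delta|w\Phi|$. From $wT\Phi=T(w\Phi)-[T,w]\Phi$ and $T(w^2\Phi)=w\big(T(w\Phi)+[T,w]\Phi\big)$ we get
\[
\operatorname{Re}\langle T\Phi,T(w^2\Phi)\rangle=\|T(w\Phi)\|^2-\|[T,w]\Phi\|^2 .
\]
Also $\operatorname{Re}\langle ic\partial_1\Phi,w^2\Phi\rangle=\operatorname{Re}\langle ic\partial_1(w\Phi),w\Phi\rangle$, because the difference is the real part of the imaginary number $ic\int w\,\partial_1w\,|\Phi|^2$. Pair \eqref{eq:tw} with $w^2\Phi\in H^1$ and split the nonlinear term at $|x|=R$: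
\[
c_0\|w\Phi\|_{H^1}^2-C\delta^2\|w\Phi\|^2\le\int w^2|\Phi|^{2\sigma+2}\le e^{2\delta\langle R\rangle}N+\sup_{|x|>R}|\Phi|^{2\sigma}\,\|w\Phi\|^2 .
\]
Choose $\delta$ with $C\delta^2\le c_0/4$ and $R$ with $\sup_{|x|>R}|\Phi|^{2\sigma}\le c_0/4$. Then $w\Phi$ is bounded in $H^1$ uniformly in $m$, and its pointwise limit $e^{\delta\langle x\rangle}\Phi$ is in $H^1$.

\emph{Identities.} The number $\int\partial_1\Phi\cdot\bar\Phi$ is imaginary, so $\langle i\partial_1\Phi,\Phi\rangle=-P$, and pairing \eqref{eq:tw} with $\Phi$ gives the first identity. For the second, pair with $G\Phi\in L^2$, where $G=x\cdot\nabla+\frac d2$ generates the dilations $\Phi_\lambda=\lambda^{d/2}\Phi(\lambda\,\cdot\,)$. We claim that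
\begin{equation}\label{eq:scaling}
\begin{gathered}
\operatorname{Re}\langle A\Phi,G\Phi\rangle=K,\qquad\operatorname{Re}\langle i\partial_1\Phi,G\Phi\rangle=-\tfrac12P,\qquad\operatorname{Re}\langle\Phi,G\Phi\rangle=0,\\
\operatorname{Re}\langle|\Phi|^{2\sigma}\Phi,G\Phi\rangle=\tfrac{\sigma d}{2\sigma+2}N .
\end{gathered}
\end{equation}
For $\Phi\in C_c^\infty$ the quadratic forms $K,P,M$ of $\Phi_\lambda$ scale as $\lambda^2,\lambda,1$, and differentiation at $\lambda=1$ gives the first three identities. Both sides are continuous in the norm $\|\Phi\|_{H^2}+\|\langle x\rangle\nabla\Phi\|$, and our $\Phi$ is a limit of test functions in this norm: multiply by $\chi(x/R)$, where the only new term $\langle x\rangle R^{-1}|(\nabla\chi)(x/R)||\Phi|\le C|\Phi|1_{|x|>R}$ tends to $0$ in $L^2$, and then mollify. For the last identity, $\operatorname{Re}\big(|\Phi|^{2\sigma}\Phi\cdot\overline{(x\cdot\nabla)\Phi}\big)=x\cdot\nabla|\Phi|^{2\sigma+2}/(2\sigma+2)$ is integrable with integral $-\frac{d}{2\sigma+2}N$,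 and $\frac d2-\frac d{2\sigma+2}=\frac{\sigma d}{2\sigma+2}$. Thus $K-\frac12cP=\frac{\sigma d}{2\sigma+2}N$. If $\sigma d=2$, then $2H=2K-\frac2{\sigma+1}N=cP$.
\end{proof}

In general \eqref{eq:ids} gives $2H=cP+\frac{\sigma d-2}{\sigma+1}N$. For $\sigma d>2$ a standing wave has strictly positive energy, so waves that are arbitrarily slow perturbations of it cannot have $H<0$. This is why the main construction is made at $\sigma=2/d$ and then perturbed in $\sigma$ at fixed $c$, and the same positive term is behind Proposition~\ref{prop:limit}.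

\begin{proof}[Proof of Proposition~\ref{prop:limit}]
Lemma~\ref{lem:tw} applies, and $N=K+\omega M-cP\ge c_0\|\Phi\|_{H^1}^2>0$. Put $\mathsf k=K/N$, $\mathsf a=\omega M/N$, $\mathsf p=cP/N$, $\mathsf s=\sigma d/(\sigma+1)$. By \eqref{eq:ids}, $\mathsf p=2\mathsf k-\mathsf s$ and $\mathsf a=1-\mathsf k+\mathsf p=1-\mathsf s+\mathsf k$. Since $K\ge\mu\|\nabla\Phi\|^2$,
\[
|cP|\le|c|\,\|\nabla\Phi\|\,\|\Phi\|\le2\sqrt{\mu\omega}\,\sqrt{K/\mu}\,\sqrt M=2\sqrt{\omega MK},
\]
that is, $\mathsf p^2\le4\mathsf a\mathsf k$. So $(2\mathsf k-\mathsf s)^2\le4\mathsf k(1-\mathsf s+\mathsf k)$, which simplifies to $\mathsf s^2\le4\mathsf k$. Therefore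
\[
\frac HN=\mathsf k-\frac1{\sigma+1}\ge\frac{\sigma^2d^2-4(\sigma+1)}{4(\sigma+1)^2}\ge0.\qedhere
\]
\end{proof}

\section{The hedgehog standing wave}\label{sec:hedgehog}

From now until the proof of Theorem~\ref{thm:ext}, $\sigma=2/d$. We need a standing wave that is the same for all $\alpha$, so it should be curl-free. A field $Q(x)=u(r)\hat x$ is the gradient of a radial function, so $\mathcal CQ=0$ and $AQ=-\Delta Q$. The components of $\hat x$ are spherical harmonics of degree one, with $\Delta_S\hat x=-n\hat x$ for the Laplacian $\Delta_S$ of the unit sphere. Hence, with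
\[
V=|u|^{2\sigma},\qquad\varphi(r)=1+\frac n{r^2},
\]
the equation $AQ+Q=|Q|^{2\sigma}Q$ becomes
\begin{equation}\label{eq:u}
u''+\frac nru'-\varphi u+Vu=0 .
\end{equation}
Let $\mathcal H_*$ be the real Hilbert space of functions $g$ on $(0,\infty)$ with $\|g\|_*^2=\int_0^\infty(g'^2+\varphi g^2)\,r^ndr<\infty$. Since $|\nabla(g\hat x)|^2=g'^2+ng^2/r^2$, this means $g\hat x\in H^1(\mathbb R^d)$. The space $C_c^\infty(0,\infty)$ is dense in $\mathcal H_*$: cutting off with $\chi(r/\epsilon)$ near $0$ costs at most $C\int_\epsilon^{2\epsilon}g^2r^{n-2}dr\to0$. The linearization of \eqref{eq:u} is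
\[
\ell_+g=-g''-\frac nrg'+\varphi g-(2\sigma+1)Vg,\qquad\langle\ell_+g,h\rangle_r=\langle g,h\rangle_*-(2\sigma+1)\int_0^\infty Vgh\,r^ndr .
\]

\begin{proposition}\label{prop:Q}
There is a positive real-analytic solution $u\in\mathcal H_*$ of \eqref{eq:u} on $(0,\infty)$ such that $Q=u\hat x\in H^2\cap C^1$ solves $AQ+Q=|Q|^{2\sigma}Q$ on $\mathbb R^d$ for every $\alpha$, and:
\begin{itemize}
\item[(a)] $u\in C^1[0,\infty)$, $u(0)=0$, $u'(0)>0$; and $u\le Ce^{-r/2}$, $|u'|\le Cu$ for large $r$.
\item[(b)] There are $0<r_1<r_m<r_2$ such that $u'>0$ on $(0,r_m)$, $u'<0$ on $(r_m,\infty)$, $V(r_1)=V(r_2)=1$, $V>1$ on $(r_1,r_2)$, $V<1$ on $(0,r_1)\cup(r_2,\infty)$, and $V'(r_1)>0>V'(r_2)$.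
\item[(c)] If $g\in\mathcal H_*$ and $\ell_+g=0$ on $(0,\infty)$, then $g=0$.
\end{itemize}
\end{proposition}

Part (b) provides the shell $r_1<r<r_2$ in which $1-V<0$; part (c) is needed for the implicit function theorem. We first record how an equation on $(0,\infty)$ passes to $\mathbb R^d$.

\begin{lemma}\label{lem:origin}
Let $g\in\mathcal H_*$ solve $-g''-\frac nrg'+\varphi g=h$ on $(0,\infty)$ with $\int h^2r^ndr<\infty$. Then $-\Delta(g\hat x)+g\hat x=h\hat x$ on $\mathbb R^d$ and $g\hat x\in H^2$. If $h$ is bounded, then $g\hat x\in C^1(\mathbb R^d)$, $g\in C^1[0,\infty)$, $g(0)=0$, and $g,g'$ are bounded.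
\end{lemma}

\begin{proof}
The equation holds on $\mathbb R^d\setminus\{0\}$ and both sides are in $H^{-1}$. The space $C_c^\infty(\mathbb R^d\setminus\{0\})$ is dense in $H^1(\mathbb R^d)$ for $d\ge2$, because the cutoff equal to $0$ for $r<\epsilon^2$, to $\log(r/\epsilon^2)/\log(1/\epsilon)$ for $\epsilon^2<r<\epsilon$ and to $1$ for $r>\epsilon$ has squared gradient norm at most $C/\log(1/\epsilon)$. So the equation holds on $\mathbb R^d$, and $g\hat x\in H^2\subset C_0$. If $h$ is bounded, the interior estimate $\|G\|_{W^{2,p}(B_1(x))}\le C(\|\Delta G\|_{L^p(B_2(x))}+\|G\|_{L^p(B_2(x))})$ with $p>d$ bounds $G=g\hat x$ in $C^1$ uniformly in $x$. The field $G$ is odd, so $G(0)=0$, and $g(r)=G_1(re_1)$.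
\end{proof}

\subsection{Existence and the index bound}

If $g\in\mathcal H_*$, then $g(|x|)$ is a radial $H^1$ function. By Strauss' lemma, radial $H^1(\mathbb R^d)$ embeds compactly in $L^p$ for $2<p<2d/(d-2)$ (for $2<p<\infty$ if $d=2$), and $2\sigma+2$ equals $4$ for $d=2$ and $10/3$ for $d=3$. So $\|g\|_*^2$ has a minimizer under the constraint $\int|g|^{2\sigma+2}r^ndr=1$; replacing $g$ by $|g|$ we may take it nonnegative. A multiple $u\ge0$ of it satisfies $\langle u,h\rangle_*=\int u^{2\sigma+1}h\,r^ndr$ for all $h\in\mathcal H_*$, so \eqref{eq:u} holds on $(0,\infty)$. Put $N_0=\|u\|_*^2=\int u^{2\sigma+2}r^ndr>0$.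

If $u(r)=0$ for some $r>0$, then $u'(r)=0$ at this minimum and $u\equiv0$ by uniqueness for \eqref{eq:u}. So $u>0$, equation \eqref{eq:u} is analytic along $u$, and $u$, $V$ are real-analytic. Lemma~\ref{lem:origin} with $h=u^{2\sigma+1}$, which is square integrable since $2(2\sigma+1)\le6$ and is then seen to be bounded, gives the regularity of $Q$, $u(0)=0$, $u'(0)\ge0$ and $u\to0$ at infinity.

To see that $u'(0)>0$, let $z=u/r$, continuous on $[0,\infty)$ with $z(0)=u'(0)$. Equation \eqref{eq:u} becomes $(r^{n+2}z')'=r^{n+2}(1-V)z$, and $r^{n+2}z'=r^{n+1}u'-r^nu\to0$ at $0$. Hence $|z'(r)|\le Cr\sup_{[0,r]}|z|$. If $z(0)=0$, then $\sup_{[0,r]}|z|\le Cr^2\sup_{[0,r]}|z|$, so $z=0$ near $0$, contradicting $u>0$.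

For the decay, take $R$ with $\varphi-V\ge\frac12$ on $[R,\infty)$, let $v=e^{-r/2}$, which satisfies $v''+\frac nrv'\le\frac14v$, and choose $C$ with $u(R)\le Cv(R)$. Then $\zeta=u-Cv$ tends to $0$ and satisfies $\zeta''+\frac nr\zeta'\ge\frac12u-\frac14Cv>\frac14\zeta$, so it has no positive maximum in $(R,\infty)$. Thus $u\le Cv$.

Let $\Pi=\{h\in\mathcal H_*:\int u^{2\sigma+1}h\,r^ndr=0\}$, a hyperplane. For $h\in\Pi$ we have $\|u+th\|_*^2=N_0+t^2\|h\|_*^2$ and $\int|u+th|^{2\sigma+2}r^n=N_0+(\sigma+1)(2\sigma+1)t^2\int Vh^2r^n+o(t^2)$, so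
\[
\frac{\|u+th\|_*^2}{\big(\int|u+th|^{2\sigma+2}r^n\big)^{1/(\sigma+1)}}=N_0^{\sigma/(\sigma+1)}\Big(1+\frac{t^2}{N_0}\langle\ell_+h,h\rangle_r+o(t^2)\Big).
\]
The quotient is minimal at $t=0$, hence
\begin{equation}\label{eq:index}
\langle\ell_+h,h\rangle_r\ge0\qquad(h\in\Pi).
\end{equation}
Every two-dimensional subspace of $\mathcal H_*$ meets $\Pi$ in a nonzero vector, so the form is negative definite on no such subspace.

\subsection{The shape of the profile}

Differentiating \eqref{eq:u},
\begin{equation}\label{eq:du}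
\ell_+u'=-\frac n{r^2}u'-\varphi'u=-\frac n{r^2}u'+\frac{2n}{r^3}u .
\end{equation}
Let $I$ be a maximal interval on which $u'<0$. It is bounded away from $0$ since $u'(0)>0$, and $u'$ vanishes at its finite endpoints. By \eqref{eq:u}, $u''$ is square integrable on $I$ against $r^n$, so $g=u'1_I\in\mathcal H_*$. Integrate by parts; at infinity the boundary term $r^nu'u''$ vanishes along a sequence by \eqref{eq:seq}. Then
\[
\langle\ell_+g,g\rangle_r=\int_I\Big(-\frac n{r^2}u'^2+\frac{2n}{r^3}uu'\Big)r^ndr<0 .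
\]
Two such intervals would give two functions with disjoint supports spanning a plane on which the form is negative definite. So there is at most one. There is one, and it is unbounded, since otherwise the positive function $u$ would be nondecreasing near infinity with limit $0$. Thus $\{u'<0\}=(r_m,\infty)$ with $r_m>0$, and $u'\ge0$ on $(0,r_m)$. If $u'(r)=0$ for some $r<r_m$, then $u'$ has a minimum at $r$, so $u''(r)=0$ and $u'''(r)\ge0$; but \eqref{eq:du} at this point reads $u'''=\varphi'u<0$. Hence $u'>0$ on $(0,r_m)$. At $r_m$ we have $u'=0$ and $u''\le0$, so \eqref{eq:u} gives $V(r_m)\ge\varphi(r_m)>1$. Since $V'=2\sigma Vu'/u$, $V(0)=0$ and $V\to0$ at infinity, (b) follows.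

It remains to bound $\tau=-u'/u$, which is positive for $r>r_m$. By \eqref{eq:u}, $\tau'=\tau^2-\frac nr\tau-(\varphi-V)\ge\tau^2-\tau-2$ for $r\ge n$. If $\tau\ge3$ at such a point, comparison with the solution of $\tau'=(\tau-2)(\tau+1)$ makes $\tau$ infinite at a finite $r$, which is impossible as $u>0$. This completes (a).

\subsection{Nondegeneracy}

Let $0\neq g\in\mathcal H_*$ satisfy $\ell_+g=0$; by density, $\langle\ell_+g,h\rangle_r=0$ for all $h\in\mathcal H_*$. We show that $\gamma=g/u$ is strictly decreasing, and then find a positive function whose integral against $\gamma'$ vanishes.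

\emph{Step 1: $g$ has exactly one zero.} By \eqref{eq:u}, $\ell_+u=-2\sigma u^{2\sigma+1}$, so $0=\langle\ell_+g,u\rangle_r=-2\sigma\int u^{2\sigma+1}g\,r^n$ and $g$ changes sign. Its zeros are simple by uniqueness for the linear equation. Suppose there are two; then there are at least three nodal intervals. Let $g_1,g_2\in\mathcal H_*$ be the restrictions of $g$ to two of them. Then $\langle\ell_+g_i,g_i\rangle_r=\langle\ell_+g,g_i\rangle_r=0$ and $\langle\ell_+g_1,g_2\rangle_r=0$, so the form vanishes on their span, which contains some $0\ne h\in\Pi$. By \eqref{eq:index}, $h$ minimizes the form on $\Pi$, so $\ell_+h=\mu'u^{2\sigma+1}$ for some real $\mu'$. Pairing with $u$ gives $\mu'N_0=\langle\ell_+u,h\rangle_r=0$. Thus $\ell_+h=0$ on $(0,\infty)$ while $h$ vanishes on the third interval, so $h=0$, a contradiction. We may assume $g>0$ on $(0,r_0)$ and $g<0$ on $(r_0,\infty)$.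

\emph{Step 2: $\gamma'<0$.} Lemma~\ref{lem:origin} with $h=(2\sigma+1)Vg$, applied twice as before, shows that $g,g'$ are bounded and $g=O(r)$ at $0$; so $\gamma$ is bounded near $0$ by (a). From the equations for $g$ and $u$,
\[
(r^nu^2\gamma')'=\big(r^n(g'u-gu')\big)'=-2\sigma r^nVug ,
\]
and $r^n(g'u-gu')\to0$ at $0$ and at infinity. So $r^nu^2\gamma'$ decreases from $0$ on $(0,r_0)$ and increases to $0$ on $(r_0,\infty)$; it is negative everywhere.

\emph{Step 3: a Pohozaev-type functional.} We look for an expression $\mathcal E[v]$ in $r,v,v'$ whose derivative along solutions of \eqref{eq:u} is $\Theta(r)v^2$. Such a derivative is homogeneous of degree two in $v$, and this is what allows $\mathcal E[u]$ to be compared with its linearization in the direction $g$. We multiply the equation by $r^qv'+\beta r^{q-1}v$ and choose $q,\beta$ to remove the terms in $v'^2$ and $|v|^{2\sigma+2}$. Let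
\[
\beta=\frac n{\sigma+2},\qquad\lambda=\sigma\beta,\qquad q=n+\lambda=(2\sigma+2)\beta ,
\]
\[
\mathcal E[v]=r^q\Big(\frac12v'^2-\frac12\varphi v^2+\frac{|v|^{2\sigma+2}}{2\sigma+2}\Big)+\beta r^{q-1}vv'+\frac{\beta(1-\lambda)}2r^{q-2}v^2 ,
\]
and let $\operatorname{Res}(v)=v''+\frac nrv'-\varphi v+|v|^{2\sigma}v$. In $\mathcal E[v]'-(r^qv'+\beta r^{q-1}v)\operatorname{Res}(v)$ the terms $r^qv'v''$, $\beta r^{q-1}vv''$, $r^q\varphi vv'$ and $r^q|v|^{2\sigma}vv'$ cancel. The remaining coefficients are
\begin{align*}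
v'^2:&\quad r^{q-1}\big(\tfrac q2+\beta-n\big)=0,\\
|v|^{2\sigma+2}:&\quad r^{q-1}\big(\tfrac q{2\sigma+2}-\beta\big)=0,\\
vv':&\quad\beta r^{q-2}\big((q-1)+(1-\lambda)-n\big)=0,\\
v^2:&\quad r^{q-1}\varphi\,\big(\beta-\tfrac q2\big)-\tfrac12r^q\varphi'+\tfrac{\beta(1-\lambda)}2(q-2)r^{q-3}=:\Theta(r).
\end{align*}
With $\beta-\frac q2=-\lambda$ and $\varphi'=-2n/r^3$ we get $\Theta=r^{q-3}\big[-\lambda r^2+(1-\lambda)\big(n+\frac\beta2(q-2)\big)\big]$, and
\begin{equation}\label{eq:poh}
\mathcal E[v]'=\Theta v^2+(r^qv'+\beta r^{q-1}v)\operatorname{Res}(v).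
\end{equation}
For $d=2$: $\beta=\lambda=\frac13$, $q=\frac43$, $n+\frac\beta2(q-2)=\frac89$. For $d=3$: $\beta=\frac34$, $\lambda=\frac12$, $q=\frac52$, $n+\frac\beta2(q-2)=\frac{35}{16}$. In both cases $\Theta$ is positive for small $r$, vanishes once and is then negative. Now $\mathcal E[u]'=\Theta u^2$, every term of $\mathcal E[u]$ is $O(r^q)$ at $0$, and $\mathcal E[u]\to0$ at infinity by (a). So $\mathcal E[u]$ increases from $0$ and then decreases to $0$: it is positive on $(0,\infty)$.

\emph{Step 4: contradiction.} Apply \eqref{eq:poh} to $v=u+tg$ and differentiate at $t=0$. Since $\operatorname{Res}(u)=0$ and the derivative of $\operatorname{Res}$ is $-\ell_+g=0$, the function $\mathcal E_1=\frac d{dt}\big|_{t=0}\mathcal E[u+tg]$ satisfies $\mathcal E_1'=2\Theta ug=2\gamma\,\mathcal E[u]'$. Hence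
\[
\big(2\gamma\,\mathcal E[u]-\mathcal E_1\big)'=2\gamma'\,\mathcal E[u].
\]
At $0$, $\gamma$ is bounded and each term of $\mathcal E_1$ is $O(r^q)$, since $u,g=O(r)$ and $u',g'$ are bounded. At infinity, $|u'|\le Cu$ gives $|\gamma|\,\mathcal E[u]\le Cr^q|g|u\to0$, and each term of $\mathcal E_1$ is a power of $r$ times a bounded factor $g$ or $g'$ times an exponentially small factor. So $\int_0^\infty\gamma'\mathcal E[u]\,dr=0$, which contradicts $\gamma'<0<\mathcal E[u]$. This proves (c) and Proposition~\ref{prop:Q}.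

\section{The linearized operators and the function $F$}\label{sec:lin}

Put $\nu=1-V$. For $\alpha\in\mathbb C\setminus(-\infty,0]$ let
\[
L_\alpha=A_\alpha+\nu,\qquad L_\alpha^+=A_\alpha+\nu-2\sigma V\,\hat x\hat x^T .
\]
The real derivative of $z\mapsto|z|^{2\sigma}z$ at $Q(x)$ sends $f_1+if_2$ ($f_1,f_2$ real) to $V(f_1+if_2)+2\sigma V(\hat x\cdot f_1)\hat x$. So for real $\alpha$ the linearization of $AE+E-|E|^{2\sigma}E$ at $Q$ is $f_1+if_2\mapsto L_\alpha^+f_1+iL_\alpha f_2$.

\subsection{Symmetry classes and invertibility}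

The linearization has a kernel for every $\alpha$: the phase gives $L_\alpha Q=0$ and translations give $L_\alpha^+\partial_jQ=0$. We remove both with a symmetry that the term $ic\partial_1$ respects. Let $\iota$ be the reflection $x_1\mapsto-x_1$, let $O(d-1)$ act on $e_1^\perp$, and define
\begin{align*}
X&=\{E\in H^1(\mathbb R^d;\mathbb C^d):E(gx)=gE(x)\ \ \forall g\in O(d-1),\ \ E(\iota x)=\iota\overline{E(x)}\},\\
X_\pm&=\{U\in H^1(\mathbb R^d;\mathbb R^d):U(gx)=gU(x)\ \ \forall g\in O(d-1),\ \ U(\iota x)=\pm\iota U(x)\},\\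
Z&=\{U\in H^1(\mathbb R^d;\mathbb R^d):U(-x)=U(x)\}.
\end{align*}
Then $X=X_+\oplus iX_-$. Since $-I=\iota g$ with $g=-1\in O(d-1)$, fields in $X_+$ are odd and fields in $X_-$ are even, so $X_-\subset Z$. The odd field $Q$ lies in $X_+$, the even fields $\partial_jQ$ do not, and $\partial_1Q\in X_-$ (differentiate $Q(\iota x)=\iota Q(x)$ in $x_1$). We study $L_\alpha$ on $Z$ rather than $X_-$ because $Z$ is invariant under all of $O(d)$. For each of these spaces $Y$, let $Y^{-1}\subset H^{-1}$ be the space of distributions with the same symmetry, and let $Y^{\mathbb C}=Y+iY$ for $Y=Z,X_\pm$.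

The symbol of $A_\alpha+1$ has eigenvalues $|\xi|^2+1$ and $\alpha|\xi|^2+1$ with orthogonal eigenprojections, and $|\alpha s+1|\ge c_\alpha(1+s)$ for $s\ge0$. So $A_\alpha+1$ is an isomorphism $H^1\to H^{-1}$ and $H^2\to L^2$, and it maps each symmetry class onto the corresponding class in $H^{-1}$. Multiplication by $V$ or $V\hat x\hat x^T$ respects the symmetries and is compact from $H^1$ to $L^2$, as $V$ is bounded and tends to $0$ at infinity. Hence $L_\alpha$ and $L_\alpha^+$ are Fredholm of index $0$ on each class, and they depend holomorphically on $\alpha$. We recall the \emph{analytic Fredholm theorem}: a holomorphic family of Fredholm operators of index $0$ on a connected open set $\Omega\subset\mathbb C$ that is invertible at one point is invertible off a discrete subset of $\Omega$, and the inverse is meromorphic in $\Omega$.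

\begin{lemma}\label{lem:inj}
If $\operatorname{Im}\alpha\ne0$, then $L_\alpha$ is injective on $Z^{\mathbb C}$ and $L_\alpha^+$ is injective on $X_+^{\mathbb C}$. Hence the set $\mathfrak B$ of $\alpha\in(0,\infty)$ at which one of them fails to be injective is discrete in $(0,\infty)$; off $\mathfrak B$ both are invertible, and the inverses are meromorphic in $\mathbb C\setminus(-\infty,0]$ with poles only in $\mathfrak B$.
\end{lemma}

\begin{proof}
Let $L_\alpha U=0$ or $L_\alpha^+U=0$. Pairing with $U$ and taking imaginary parts gives $\operatorname{Im}\alpha\,\|\operatorname{curl}U\|^2=0$. So $\operatorname{curl}U=0$ and $A_\alpha U=-\nabla(\nabla\cdot U)=-\Delta U$. Moreover $U\in H^2\subset C_0$, and $U$ is smooth off the origin by elliptic regularity.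

\emph{The operator $L_\alpha$.} Here $\nu U=\nabla(\nabla\cdot U)$ is curl-free, so $0=\nabla\nu\wedge U=-V'\,\hat x\wedge U$. As $V'\neq0$ for $r\ne r_m$, continuity gives $U=\rho\,\hat x$ off the origin with a smooth scalar $\rho$. Then $0=\operatorname{curl}U=\nabla\rho\wedge\hat x$, so the tangential gradient of $\rho$ vanishes and $\rho$ is radial. Thus $U$ is odd; being also even, $U=0$.

\emph{The operator $L_\alpha^+$.} Write $U=\nabla\psi$ with $\psi\in C^1(\mathbb R^d)$. Since $U$ is odd, $\psi(-x)-\psi(x)$ has zero gradient and vanishes at $0$, so $\psi$ is even. The equation is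
\[
\nu\nabla\psi-2\sigma V\,\partial_r\psi\;\hat x=\nabla\Delta\psi .
\]
Its tangential part says that $\Delta\psi-\nu\psi$ is a radial function $\eta(r)$. Its radial part then reads $(\nu-2\sigma V)\partial_r\psi=\nu\,\partial_r\psi-V'\psi+\eta'$, and with $V'=2\sigma Vu'/u$ this is $\eta'=-2\sigma Vu\,\partial_r(\psi/u)$. So $\partial_r(\psi/u)$ is radial, and $\psi=u(r)Y(\hat x)+\psi_0(r)$ with $Y$ even and of mean zero on the sphere. The part of $\Delta\psi=\nu\psi+\eta$ with mean zero on spheres is $\Delta(uY)=\nu uY$. By \eqref{eq:u}, $u''+\frac nru'=\nu u+\frac n{r^2}u$, so $\Delta_SY=-nY$. Thus $Y$ is a spherical harmonic of degree one, hence odd, hence zero. (The choice $Y=\hat x_j$ is the translation mode $\nabla Q_j=\partial_jQ$.) Now $U=\psi_0'(r)\hat x\in H^1$ and $L_\alpha^+U=(\ell_+\psi_0')\hat x$, so Proposition~\ref{prop:Q}(c), applied to the real and imaginary parts of $\psi_0'$, gives $U=0$.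

The last claims are the analytic Fredholm theorem.
\end{proof}

\subsection{Monotonicity of $F$}

Let $f=\partial_1Q\in X_-\subset Z$ and define, with the bilinear pairing,
\[
F(\alpha)=\int f\cdot U_\alpha\,dx,\qquad U_\alpha=L_\alpha^{-1}f\in Z^{\mathbb C}.
\]

\begin{lemma}\label{lem:F}
The function $F$ is meromorphic in $\mathbb C\setminus(-\infty,0]$ with poles only in $\mathfrak B$, $F(\bar\alpha)=\overline{F(\alpha)}$, and $\operatorname{Im}F(\alpha)\le0$ for $\operatorname{Im}\alpha>0$. If $\alpha_*>0$ is a pole of $F$, then $F(\alpha)\to-\infty$ as $\alpha\uparrow\alpha_*$.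
\end{lemma}

\begin{proof}
As $f$ and $\nu$ are real, $U_{\bar\alpha}=\overline{U_\alpha}$. Next, $\overline{F(\alpha)}=\langle L_\alpha U_\alpha,U_\alpha\rangle=\alpha\|\operatorname{curl}U_\alpha\|^2+(\text{real})$, so $\operatorname{Im}F(\alpha)=-\operatorname{Im}\alpha\,\|\operatorname{curl}U_\alpha\|^2$. For real $\alpha\notin\mathfrak B$, differentiating $L_\alpha U_\alpha=f$ gives $L_\alpha\partial_\alpha U_\alpha=-\mathcal CU_\alpha$, and by symmetry of $L_\alpha$,
\[
F'(\alpha)=\int L_\alpha U_\alpha\cdot\partial_\alpha U_\alpha=-\int U_\alpha\cdot\mathcal CU_\alpha=-\|\operatorname{curl}U_\alpha\|^2\le0 .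
\]
At a pole, $F\sim\gamma_*(\alpha-\alpha_*)^{-j}$ with $\gamma_*\neq0$ real and $j\ge1$, and $F'\sim-j\gamma_*(\alpha-\alpha_*)^{-j-1}$ is nonpositive on both sides. So $j$ is odd and $\gamma_*>0$.
\end{proof}

\subsection{Reduction to ordinary differential equations}

For $\xi\in\mathbb R^d$ let $f_\xi=(\xi\cdot\nabla)Q\in Z$. From $Q(gx)=gQ(x)$ we get $f_{g\xi}(gx)=gf_\xi(x)$ for $g\in O(d)$, and $L_\alpha^{-1}$ commutes with $O(d)$ on $Z^{\mathbb C}$. So $(L_\alpha^{-1}f_\xi)(x)=\mathbf U(x)\xi$ with a continuous matrix function satisfying $\mathbf U(gx)=g\mathbf U(x)g^{-1}$. In particular $\mathbf U(x)$ commutes with the stabilizer of $x$, the orthogonal group of $x^\perp$, so $\mathbf U=a\,\hat x\hat x^T+b\,(I-\hat x\hat x^T)$, and $a,b$ depend only on $r$. With $\cos\vartheta=x_1/r$,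
\begin{equation}\label{eq:ab}
U_\alpha=a(r)\cos\vartheta\;\hat x+b(r)\,(e_1-\cos\vartheta\;\hat x).
\end{equation}
We write $U\leftrightarrow(a,b)$ for fields of this form. They are $L^2$-paired by
\[
\int U\cdot S\,dx=c_d\int_0^\infty(a\,a_S+n\,b\,b_S)\,r^ndr,\qquad c_d=|S^{d-1}|/d ,
\]
because $\cos^2\vartheta$ and $\sin^2\vartheta$ have means $1/d$ and $n/d$ on the sphere. Since $\nabla\cos\vartheta=\frac1r(e_1-\cos\vartheta\,\hat x)$, we have $\nabla(h(r)\cos\vartheta)\leftrightarrow(h',h/r)$; in particular $f=\nabla Q_1=\nabla(u\cos\vartheta)\leftrightarrow(u',u/r)$. Writing $U=(a-b)\cos\vartheta\,\hat x+b\,e_1$ and using $\nabla\cdot\hat x=n/r$, $\nabla\wedge\hat x=0$,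
\begin{align*}
\nabla\cdot U&=D\cos\vartheta,&D&=a'+\tfrac nr(a-b),\\
\nabla\wedge U&=\tfrac{a-b}r\,e_1\wedge\hat x+b'\,\hat x\wedge e_1=-\kappa\,\hat x\wedge e_1,&\kappa&=\tfrac1r\big(a-(rb)'\big).
\end{align*}
Thus $|\operatorname{curl}U|=|\kappa\sin\vartheta|$, and $\|\nabla\cdot U\|^2=c_d\int|D|^2r^n$, $\|\operatorname{curl}U\|^2=nc_d\int|\kappa|^2r^n$. The field $\mathcal CU$ has the form \eqref{eq:ab} by the same symmetry argument. For $S\leftrightarrow(a_S,b_S)$ supported away from $0$,
\[
\int\mathcal CU\cdot S=nc_d\int\kappa\,\big(a_S-(rb_S)'\big)r^{n-1}dr=c_d\int\Big(\frac{n\kappa}r\,a_S+n\,r^{1-n}(r^{n-1}\kappa)'\,b_S\Big)r^ndr ,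
\]
so $\mathcal CU\leftrightarrow\big(n\kappa/r,\ r^{1-n}(r^{n-1}\kappa)'\big)$. The equation $L_\alpha U=f$ is therefore
\begin{equation}\label{eq:rad}
-D'+\alpha\frac{n\kappa}r+\nu a=u',\qquad-\frac Dr+\alpha\,r^{1-n}(r^{n-1}\kappa)'+\nu b=\frac ur ,
\end{equation}
together with
\begin{equation}\label{eq:rad2}
a'=D-\frac nr(a-b),\qquad b'=\frac{a-b}r-\kappa ,
\end{equation}
and
\begin{equation}\label{eq:Frad}
F(\alpha)=c_d\int_0^\infty\Big(au'+n\,b\,\frac ur\Big)r^ndr .
\end{equation}

\section{The limit along the imaginary axis}\label{sec:limit}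

\begin{proposition}\label{prop:lim}
The limit $F_0=\lim_{\varepsilon\downarrow0}F(i\varepsilon)$ exists and $\operatorname{Im}F_0<0$.
\end{proposition}

Set $\alpha=0$ in \eqref{eq:rad}. With $y=D+u$ the equations say $\nu a=y'$ and $\nu b=y/r$, and the definition of $D$ gives $r^{-n}(r^ny'/\nu)'-ny/(r^2\nu)-y=-u$. This equation is singular at the zeros $r_1,r_2$ of $\nu$, and no bound on the real axis can be uniform in $\varepsilon$, since $a\approx y'/\nu$ and $b\approx y/(r\nu)$. As in Section~\ref{sec:model}, we leave the real axis near $r_1$ and $r_2$.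

\subsection{The contour}

Let $J_1,J_2\subset(0,\infty)$ be disjoint compact intervals with $r_i$ in the interior of $J_i$ and $V'\ne0$ on $J_i$, and let $J=J_1\cup J_2$. Choose $\eta_0>0$ such that $u$ and $V$ are holomorphic near the closed strips $\{t+i\tau:t\in J_i,\ |\tau|\le\eta_0\}$ and $\nu$ has no zeros there other than $r_1,r_2$; this is possible because the zeros of $\nu$ in a closed strip are finitely many. For $\alpha=i\varepsilon$, \eqref{eq:rad}--\eqref{eq:rad2} is a linear first-order system for $(a,b,D,\kappa)$ with coefficients holomorphic in the strips, so the solution extends holomorphically to the strips for every $\varepsilon>0$.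

Let $m$ be smooth with compact support in the interior of $J$, with $-1\le m\le0$ on $J_1$, $0\le m\le1$ on $J_2$, $m=-1$ near $r_1$ and $m=1$ near $r_2$. For $0<\eta<\eta_0$ define
\[
\Gamma:\quad r(t)=t+i\eta\,m(t),\qquad0<t<\infty
\]
(Figure~\ref{fig:contour}). A dot denotes $d/dt$, a prime denotes $d/dr=\dot r^{-1}d/dt$ along $\Gamma$, functions of $r$ are evaluated at $r(t)$, and $\|g\|_\Gamma^2=\int_0^\infty|g|^2t^ndt$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.0]
\draw[->,gray] (0,0)--(10,0);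
\draw[thick] (0,0)--(1.5,0) .. controls (2.1,0) and (2.1,-0.7) .. (2.7,-0.7)--(3.3,-0.7) .. controls (3.9,-0.7) and (3.9,0) .. (4.5,0)--(5.5,0) .. controls (6.1,0) and (6.1,0.7) .. (6.7,0.7)--(7.3,0.7) .. controls (7.9,0.7) and (7.9,0) .. (8.5,0)--(9.7,0);
\draw[dashed] (3,0)--(3,1.1);
\draw[dashed] (7,0)--(7,-1.1);
\fill (0,0) circle (1.5pt) node[below] {$0$};
\fill (3,0) circle (1.5pt) node[above right] {$r_1$};
\fill (7,0) circle (1.5pt) node[below right] {$r_2$};
\node at (0.9,0.35) {$\nu>0$};
\node at (5,0.35) {$\nu<0$};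
\node at (9.1,0.35) {$\nu>0$};
\node at (7.9,0.9) {$\Gamma$};
\end{tikzpicture}
\caption{The contour $\Gamma$ in the complex $r$-plane passes below the zero $r_1$ and above the zero $r_2$ of $\nu=1-V$, so that $\operatorname{Im}\nu\ge0$ and $\nu\neq0$ along it. The dashed segments are the cuts for $\log(r-r_i)$.}
\label{fig:contour}
\end{figure}

Since $V$ is real on the real axis, $\operatorname{Im}\nu(t+i\tau)=-\tau V'(t)+O(|\tau|^3)$ and $\operatorname{Re}\nu(t+i\tau)=\nu(t)+O(\tau^2)$. By Proposition~\ref{prop:Q}(b), $V'>0$ on $J_1$ and $V'<0$ on $J_2$, so $-mV'=|mV'|$. For small $\eta$ it follows that on $\Gamma$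
\[
\operatorname{Im}\nu\ge0,\qquad0<\nu_0\le|\nu|\le C ;
\]
the lower bound comes from $\operatorname{Im}\nu\ge c\eta$ where $|m|=1$, and from $|\nu(t)|\ge c'$, with $c'$ independent of $\eta$, elsewhere. Write $\nu=|\nu|e^{i\theta}$ with $\theta:(0,\infty)\to[0,\pi]$ smooth, and put
\[
p=e^{-i(\theta/2+\pi/4)} .
\]
The multiplier $p$ rotates the bisector of the directions of $\nu$ and of $i$ to the positive axis: $\arg(p\nu)=\frac\theta2-\frac\pi4$ and $\arg(pi)=\frac\pi4-\frac\theta2$ lie in $[-\frac\pi4,\frac\pi4]$. This is the reason for the orientation of $\Gamma$. Off $J$, $r=t$, $\theta\in\{0,\pi\}$ and $\dot p=0$. Fix $\eta$ so small that also $|\arg(r^n\dot r)|\le\frac\pi8$ and $|\arg(r^n\bar{\dot r})|\le\frac\pi8$; note that $t^n\le|r^n\dot r|\le Ct^n$.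

\subsection{A uniform estimate}

\begin{lemma}\label{lem:est}
There are $\varepsilon_0,C>0$ such that for $\alpha=i\varepsilon$, $0<\varepsilon\le\varepsilon_0$,
\[
\|a\|_\Gamma^2+\|b\|_\Gamma^2+\varepsilon\|\kappa\|_\Gamma^2\le C\big(\|D\|_\Gamma^2+1\big).
\]
\end{lemma}

\begin{proof}
All norms are finite, since $U_\alpha\in H^1$ and $\Gamma$ is real off $J$; also $u',u/r$ have finite norm. Multiply the first equation of \eqref{eq:rad} by $pr^n\dot r\,\bar a$, the second by $npr^n\dot r\,\bar b$, add, and integrate in $t$. Integrate by parts in the terms $-\dot D\,pr^n\bar a$ and $n\alpha\,pr\bar b\,\frac d{dt}(r^{n-1}\kappa)$, using $\dot a=\dot r\,(D-\frac nr(a-b))$ and $\dot b=\dot r\,(\frac{a-b}r-\kappa)$. The result is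
\begin{multline}\label{eq:energy}
\int pr^n\bar{\dot r}\,|D|^2+n\alpha\int pr^n\bar{\dot r}\,|\kappa|^2+\int p\nu\,r^n\dot r\,(|a|^2+n|b|^2)\\
=\int pr^n\dot r\Big(u'\bar a+n\frac ur\bar b\Big)-\int D\rho_1-n\alpha\int\kappa\,r^{n-1}\rho_2 ,
\end{multline}
where
\[
\rho_1=\tfrac d{dt}(pr^n)\,\bar a-npr^n\frac{\bar{\dot r}}{\bar r}(\bar a-\bar b)-npr^{n-1}\dot r\,\bar b,\qquad\rho_2=p\dot r\,\bar a-\tfrac d{dt}(pr)\,\bar b-pr\frac{\bar{\dot r}}{\bar r}(\bar a-\bar b).
\]
Off $J$ we have $\rho_1=npt^{n-1}\big(\bar a-(\bar a-\bar b)-\bar b\big)=0$ and $\rho_2=p\big(\bar a-\bar b-(\bar a-\bar b)\big)=0$. Hence $|\rho_1|+|\rho_2|\le C1_J(|a|+|b|)$, and all integrals in \eqref{eq:energy} converge absolutely. The boundary terms are bounded by $Ct^n(|Da|+|\kappa b|)$. This function is integrable, so it tends to $0$ along a sequence $t\to\infty$. Near $0$, $a$ and $b$ are bounded since $U_\alpha\in H^2$, and \eqref{eq:seq} gives a sequence along which $t^{n+1}(|D|^2+|\kappa|^2)\to0$; as $2n\ge n+1$, also $t^n(|D|+|\kappa|)\to0$.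

Take real parts. The coefficients $ipr^n\bar{\dot r}$ and $p\nu r^n\dot r$ have arguments in $[-\frac{3\pi}8,\frac{3\pi}8]$, so the second and third terms on the left contribute at least $c\varepsilon\|\kappa\|_\Gamma^2+c\,\Sigma^2$, where $\Sigma^2=\|a\|_\Gamma^2+\|b\|_\Gamma^2$. The first term has no sign, as $\arg p$ ranges over $[-\frac{3\pi}4,-\frac\pi4]$, and is moved to the right. Thus
\[
c\varepsilon\|\kappa\|_\Gamma^2+c\,\Sigma^2\le C\big(\|D\|_\Gamma^2+\Sigma+\|D\|_\Gamma\Sigma+\varepsilon\|\kappa\|_\Gamma\Sigma\big).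
\]
Use $C\varepsilon\|\kappa\|_\Gamma\Sigma\le\frac c2\varepsilon\|\kappa\|_\Gamma^2+C'\varepsilon\Sigma^2$ with $C'\varepsilon_0\le\frac c4$, and $C(1+\|D\|_\Gamma)\Sigma\le\frac c4\Sigma^2+C''(1+\|D\|_\Gamma^2)$.
\end{proof}

\subsection{Passing to the limit}

The estimate leaves $D$ uncontrolled. However, the longitudinal part of the operator stays elliptic as $\varepsilon\to0$, so $D$ is compact, and a bound on it will follow from uniqueness for the limit equation. For $s\in\{0,1\}$ we call $y$ an \emph{admissible solution with parameter $s$} if it solves on $\Gamma$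
\begin{equation}\label{eq:lim}
\mathcal K[y]:=r^{-n}\Big(\frac{r^ny'}\nu\Big)'-\frac{n\,y}{r^2\nu}-y=-s\,u
\end{equation}
and satisfies
\begin{equation}\label{eq:fin}
\|y'\|_\Gamma+\|y/r\|_\Gamma+\|y\|_\Gamma<\infty .
\end{equation}

\begin{lemma}\label{lem:comp}
Let $\varepsilon_j\to0$, let $(a_j,b_j,D_j,\kappa_j)$ be the solution for $\alpha=i\varepsilon_j$, and let $\Lambda_j\ge1$ be such that $\|D_j\|_\Gamma/\Lambda_j$ is bounded and $1/\Lambda_j\to s\in\{0,1\}$. Then there are a subsequence and an admissible solution $y$ with parameter $s$ such that, in $L^2(t^ndt)$, $a_j/\Lambda_j\rightharpoonup y'/\nu$ and $b_j/\Lambda_j\rightharpoonup y/(r\nu)$ weakly and $D_j/\Lambda_j\to y-su$ strongly.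
\end{lemma}

\begin{proof}
Let a tilde denote division by $\Lambda_j$. By Lemma~\ref{lem:est}, $\tilde a_j$, $\tilde b_j$ and $\sqrt{\varepsilon_j}\,\tilde\kappa_j$ are bounded, so along a subsequence $\tilde a_j\rightharpoonup a_0$, $\tilde b_j\rightharpoonup b_0$, $\tilde D_j\rightharpoonup D_0$, while $\varepsilon_j\tilde\kappa_j\to0$ strongly. We prove strong convergence of $\tilde D_j$ in three regions.

\emph{Compact subintervals of $(0,\infty)$.} By \eqref{eq:rad}, $|\frac d{dt}\tilde D_j|\le C(\varepsilon_j|\tilde\kappa_j|+|\tilde a_j|+|u'|)$ is bounded in $L^2$, and Rellich's theorem applies.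

\emph{Near $0$.} Let $B$ be the ball of radius $t_0<\min J_1$ about $0$ in $\mathbb R^d$. Since $\nabla\cdot\mathcal C=0$, the divergence of $L_\alpha U=f$ is $-\Delta(\nabla\cdot U)=\nabla\cdot(f-\nu U)$, in which $\alpha$ does not appear, and $\nabla\cdot U\in H^1$. Caccioppoli's inequality states that if $\Xi\in H^1(B)$ and $-\Delta\Xi=\nabla\cdot\mathbf g$ in $B$, then $\|\nabla\Xi\|_{L^2(B/2)}\le C(\|\Xi\|_{L^2(B)}+\|\mathbf g\|_{L^2(B)})$. So $\tilde D_j\cos\vartheta$ is bounded in $H^1(B/2)$, and by Rellich's theorem $\tilde D_j$ converges strongly in $L^2((0,t_0/2),t^ndt)$.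

\emph{Near infinity.} Let $T>\max J_2$, so that $r=t$ and $\nu>0$ for $t\ge T$, and let $0\le\chi\le1$ vanish for $t<T$, equal $1$ for $t>2T$, with $|\chi'|\le2/T$. Repeat the computation of \eqref{eq:energy} with $\chi^2$ in place of $p$; now $\rho_1=2\chi\chi't^n\bar a$ and $\rho_2=-2\chi\chi't\,\bar b$. The term $i\varepsilon n\int\chi^2|\kappa|^2t^n$ has zero real part, so
\[
\int\chi^2\big(|D|^2+\nu|a|^2+n\nu|b|^2\big)t^n=\operatorname{Re}\int\Big[\chi^2\Big(u'\bar a+n\frac ut\bar b\Big)-2\chi\chi'D\bar a+2i\varepsilon n\,\chi\chi'\kappa\bar b\Big]t^n .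
\]
Dividing by $\Lambda_j^2$ gives $\int_{2T}^\infty|\tilde D_j|^2t^n\le C\|f\|_{L^2(|x|>T)}+C/T$ uniformly in $j$, and the right side tends to $0$ as $T\to\infty$.

The three regions together give $\tilde D_j\to D_0$ strongly. Divide \eqref{eq:rad} and the first equation of \eqref{eq:rad2} by $\Lambda_j$ and pass to the limit in the sense of distributions in $t$. The terms with $\varepsilon_j\tilde\kappa_j$ disappear, and $y=D_0+su$ satisfies $y'=\nu a_0$, $y/r=\nu b_0$ and $r^{-n}(r^na_0)'-\frac nrb_0=y-su$. This is \eqref{eq:lim}; as a first-order linear system for $(y,a_0)$ with smooth coefficients in $t$, it holds classically. The bound \eqref{eq:fin} follows from $|\nu|\le C$.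
\end{proof}

\subsection{The limit equation}

Multiplying \eqref{eq:lim} by $\nu$,
\begin{equation}\label{eq:frob}
\mathcal L y:=y''+\Big(\frac nr-\frac{\nu'}\nu\Big)y'-\Big(\frac n{r^2}+\nu\Big)y=-s\,u\,\nu .
\end{equation}
Fix $i$ and let $x=r-r_i$. As $\nu$ has a simple zero at $r_i$, the coefficient of $y'$ is $-\frac1x+{}$analytic, so $r_i$ is a regular singular point with indicial polynomial $j(j-1)-j=j(j-2)$. By Frobenius' theorem, the larger index gives an analytic solution $y_1=x^2(1+O(x))$ of $\mathcal Ly_1=0$.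

If $h=O(x)$ is analytic, then $\mathcal Lz=h$ has an analytic solution $z=O(x^3)$. Indeed, for $z=y_1\zeta$ the equation reads $(\pi_0y_1^2\zeta')'=\pi_0y_1h$ with $\pi_0=r^n/\nu$, which has a simple pole. The right side is analytic and $O(x^2)$, its primitive vanishing at $0$ is $O(x^3)$, and $\pi_0y_1^2$ has a zero of exact order $3$; so $\zeta'$ is analytic and we take $\zeta(0)=0$. This gives an analytic solution $y_p=O(x^3)$ of \eqref{eq:frob}. It also gives the second homogeneous solution: $\mathcal L[y_1\log x]=\frac{2y_1'}x-\frac{y_1}{x^2}+\big(\frac nr-\frac{\nu'}\nu\big)\frac{y_1}x=4-1-1+O(x)$ is analytic and $\mathcal L[1]=-\frac n{r_i^2}+O(x)$, so there is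
\[
y_2=1+\frac n{2r_i^2}\,y_1\log x+z,\qquad z=O(x^3)\ \text{analytic},\qquad\mathcal Ly_2=0 .
\]

Let $y$ be an admissible solution. Cut the open strip over $J_1$ along the vertical segment going up from $r_1$, and the strip over $J_2$ along the segment going down from $r_2$. The cut strips are simply connected, contain the corresponding arcs of $\Gamma$, and the coefficients of \eqref{eq:frob} are holomorphic in them. So $y$ extends holomorphically to them, and thereby to a solution of \eqref{eq:lim} on $(0,\infty)\setminus\{r_1,r_2\}$. Near $r_i$, $y=C_0y_2+C_1y_1+y_p$, where $\arg x$ equals $0$ to the right of $r_i$, $-\pi$ to the left of $r_1$ and $+\pi$ to the left of $r_2$. In particular $y$ is continuous at $r_i$ with $y(r_i)=C_0$ and $y=C_0+O(x^2|\log x|)$. If $y(r_i)=0$, then $y=O(x^2)$ is analytic at $r_i$ and so is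
\[
w=\frac{y'}\nu .
\]
By \eqref{eq:fin} and \eqref{eq:seq}, applied to $|w||y|r^n$ at infinity and to $|w||y/r|r^n$ at $0$,
\begin{equation}\label{eq:bdry}
r^n|wy|\to0\quad\text{along sequences }r\to0\text{ and }r\to\infty .
\end{equation}

\begin{lemma}[Flux identity]\label{lem:flux}
An admissible solution with parameter $s$ satisfies
\[
s\int_0^\infty u\operatorname{Im}y\;r^ndr=\pi n\sum_{i=1,2}r_i^{n-2}\,\frac{|y(r_i)|^2}{|V'(r_i)|}.
\]
\end{lemma}

\begin{proof}
On $(0,\infty)\setminus\{r_1,r_2\}$ let $\mathcal I=r^n\operatorname{Im}(w\bar y)$. The product $w\overline{y'}=|y'|^2/\nu$ is real and $(r^nw)'=r^n\big(\frac{ny}{r^2\nu}+y-su\big)$, so $\mathcal I'=s\,r^nu\operatorname{Im}y$. Near $r_i$, $y'=C_0\frac n{r_i^2}x\log x+\text{const}\cdot x+O(x^2|\log x|)$ and $\nu=\nu'(r_i)x+O(x^2)$, so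
\[
w=\frac{n\,C_0}{r_i^2\,\nu'(r_i)}\big(\log|x|+i\arg x\big)+C_2+o(1),
\]
with the same constant $C_2$ on both sides. Multiplying by $\bar y=\overline{C_0}+O(x^2|\log x|)$, the term with $\log|x|$ is real up to $o(1)$, and $\operatorname{Im}(w\bar y)=\frac{n|C_0|^2}{r_i^2\nu'(r_i)}\arg x+\operatorname{Im}(C_2\overline{C_0})+o(1)$. From left to right, $\arg x$ jumps by $+\pi$ at $r_1$, where $\nu'=-|V'|$, and by $-\pi$ at $r_2$, where $\nu'=|V'|$. In both cases $\mathcal I$ jumps by $-\pi nr_i^{n-2}|y(r_i)|^2/|V'(r_i)|$. By \eqref{eq:bdry} the integral of $\mathcal I'$ and the jumps add up to zero.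
\end{proof}

The factor $n=d-1$ shows that the effect needs $d\ge2$, as it must: for $d=1$ there is no curl and $\alpha$ does not enter the equation.

\begin{lemma}\label{lem:uniq}
An admissible solution with parameter $s=0$ vanishes identically.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:flux}, $y(r_1)=y(r_2)=0$, so $y$ is analytic on $(0,\infty)$ and $w$ is bounded at $r_2$. Multiply \eqref{eq:lim} by $r^n\bar y$ and integrate over $(r_2,\infty)$. The boundary term $r^nw\bar y$ vanishes at $r_2$ and, by \eqref{eq:bdry}, at infinity, so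
\[
\int_{r_2}^\infty\Big(\frac{|y'|^2}\nu+\frac{n|y|^2}{r^2\nu}+|y|^2\Big)r^ndr=0 .
\]
Since $\nu>0$ there, $y=0$ on $(r_2,\infty)$, hence on $(0,\infty)$ and on $\Gamma$ by analyticity.
\end{proof}

In the model, the imaginary part of the limit was nonzero because $f(r_i)\ne0$. Here it is nonzero unless the solution of a differential equation vanishes at both $r_1$ and $r_2$, and this has to be excluded. We use a maximum principle on each side of $r_2$. Outside the shell it follows from $\nu>0$; inside, from the fact that $u$ is a positive supersolution. The two principles give opposite signs for $y$, while $y\approx C_1(r-r_2)^2$ has the same sign on both sides.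

\begin{lemma}\label{lem:nonzero}
An admissible solution with parameter $s=1$ does not vanish at both $r_1$ and $r_2$.
\end{lemma}

\begin{proof}
Suppose $y(r_1)=y(r_2)=0$. Then $y$ and $w$ are analytic on $(0,\infty)$ and $y=O((r-r_i)^2)$. On the real axis $\mathcal K$ has real coefficients, so we may replace $y$ by $\operatorname{Re}y$ and keep these properties, $\mathcal K[y]=-u$, \eqref{eq:bdry}, and the integrability \eqref{eq:fin} at infinity.

\emph{Outside the shell.} Let $y_-=\max(-y,0)$. Multiply $\mathcal K[y]=-u$ by $r^ny_-$ and integrate over $(r_2,\infty)$. The boundary terms vanish as in Lemma~\ref{lem:uniq}, and $y'y_-'=-(y_-')^2$, $yy_-=-y_-^2$, so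
\[
\int_{r_2}^\infty\Big(\frac{(y_-')^2}\nu+\frac{ny_-^2}{r^2\nu}+y_-^2\Big)r^ndr=-\int_{r_2}^\infty uy_-r^ndr\le0 .
\]
Hence $y\ge0$ on $(r_2,\infty)$, and $y=C_1x^2+O(x^3)$ near $r_2$ with $C_1\ge0$. If $C_1=0$, then $w(r_2)=0$ and $(r^nw)'=r^n\big(\frac{ny}{r^2\nu}+y-u\big)\to-r_2^nu(r_2)<0$; just to the right of $r_2$ we would have $w<0$, $y'=\nu w<0$ and $y<0$. So $C_1>0$, and $y>0$ just to the \emph{left} of $r_2$ as well.

\emph{Inside the shell.} By \eqref{eq:u}, $r^{-n}(r^nu')'=\frac{nu}{r^2}+\nu u$, so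
\[
\mathcal K[u]=\frac1\nu\Big(\frac{nu}{r^2}+\nu u\Big)+\frac{u'V'}{\nu^2}-\frac{nu}{r^2\nu}-u=\frac{u'V'}{\nu^2}=\frac{2\sigma Vu'^2}{u\,\nu^2}\ge0 .
\]
On $(r_1,r_2)$ we have $\nu=-|\nu|$ and $\mathcal K[z]=-r^{-n}(r^nz'/|\nu|)'+\frac{nz}{r^2|\nu|}-z$. Multiply $\mathcal K[y]=-u$ by $r^n\phi$, $\phi=\max(y,0)$, and integrate; the boundary terms vanish since $w$ is bounded and $\phi\to0$ at $r_1,r_2$:
\begin{equation}\label{eq:shell}
\int_{r_1}^{r_2}\Big(\frac{\phi'^2}{|\nu|}+\frac{n\phi^2}{r^2|\nu|}-\phi^2\Big)r^ndr=-\int_{r_1}^{r_2}u\,\phi\,r^ndr .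
\end{equation}
Write $\phi=u\psi$, so that $\phi'^2=u^2\psi'^2+u'\,(\phi^2/u)'$, and integrate the last term by parts. The boundary terms $r^nu'\phi^2/(u|\nu|)$ tend to $0$ because $\phi^2=O(x^4)$, and $-(r^nu'/|\nu|)'=r^n\big(\mathcal K[u]-\frac{nu}{r^2|\nu|}+u\big)$, where $\mathcal K[u]\phi^2=O(x^2)$ is bounded. The left side of \eqref{eq:shell} is therefore
\[
\int_{r_1}^{r_2}\frac{u^2\psi'^2}{|\nu|}\,r^ndr+\int_{r_1}^{r_2}\mathcal K[u]\,\frac{\phi^2}u\,r^ndr\ge0 .
\]
So $\int u\phi\,r^n\le0$ and $\phi=0$ on $(r_1,r_2)$, contradicting $y>0$ just to the left of $r_2$.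
\end{proof}

\subsection{Proof of Proposition~\ref{prop:lim}}

First, $\|D\|_\Gamma$ is bounded as $\varepsilon\to0$. Otherwise $\|D_j\|_\Gamma\to\infty$ along some $\varepsilon_j\to0$, and Lemma~\ref{lem:comp} with $\Lambda_j=\|D_j\|_\Gamma$, $s=0$ gives an admissible $y$ with $\|y\|_\Gamma=1$ by strong convergence, against Lemma~\ref{lem:uniq}.

So Lemma~\ref{lem:comp} applies to any sequence $\varepsilon_j\to0$ with $\Lambda_j=1$, $s=1$. The limit $y$ is always the same, by Lemma~\ref{lem:uniq} applied to differences; thus $a\rightharpoonup w$ and $b\rightharpoonup y/(r\nu)$ as $\varepsilon\downarrow0$. For $\varepsilon>0$ the integrand of \eqref{eq:Frad} is holomorphic in the strips, so the integral may be taken over $\Gamma$, and weak convergence gives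
\[
F(i\varepsilon)\to F_0=c_d\int_\Gamma\Big(wu'+\frac{n\,yu}{r^2\nu}\Big)r^ndr .
\]
Integrate the first term by parts. The boundary term $r^nwu$ vanishes along sequences: it is integrable at infinity, and at $0$ we have $u=O(r)$ and $r^{n+1}|w|^2\to0$ along a sequence by \eqref{eq:seq}. Hence
\[
F_0=-c_d\int_\Gamma u\,\big(\mathcal K[y]+y\big)r^ndr=c_d\int_\Gamma u\,(u-y)\,r^ndr=c_d\int_0^\infty u\,(u-y)\,r^ndr ;
\]
the last step is Cauchy's theorem in the cut strips, where the integrand is holomorphic and bounded near $r_i$, so that small half circles around $r_i$ contribute nothing in the limit. By Lemmas~\ref{lem:flux} and~\ref{lem:nonzero},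
\[
\operatorname{Im}F_0=-c_d\,\pi n\sum_{i=1,2}r_i^{n-2}\frac{|y(r_i)|^2}{|V'(r_i)|}<0 .
\]
This proves Proposition~\ref{prop:lim}.

\section{Poles of $F$ and the proofs of the theorems}\label{sec:poles}

\subsection{A nonreal limit forces poles}

\begin{lemma}\label{lem:poles}
Let $F$ be meromorphic in $\Omega=\mathbb C\setminus(-\infty,0]$ with poles only on $(0,\infty)$, $F(\bar\alpha)=\overline{F(\alpha)}$, and $\operatorname{Im}F\le0$ in the upper half-plane. If $F(i\varepsilon)\to F_0\notin\mathbb R$ as $\varepsilon\downarrow0$, then $F$ has a pole in $(0,\delta)$ for every $\delta>0$.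
\end{lemma}

The idea is to zoom in at $0$. Without poles, the functions $\zeta\mapsto F(\varepsilon\zeta)$ form a normal family, and a limit is equal to $F_0$ on the imaginary axis and real on the positive axis.

\begin{proof}
Recall the Herglotz representation: a holomorphic function $G$ on the upper half-plane with $\operatorname{Im}G\ge0$ has the form
\[
G(\zeta)=A_0+B_0\zeta+\int_{\mathbb R}\Big(\frac1{t-\zeta}-\frac t{1+t^2}\Big)d\varrho(t),\qquad A_0\in\mathbb R,\ B_0\ge0,\ \varrho\ge0,\ \int\frac{d\varrho}{1+t^2}<\infty ,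
\]
and by Stieltjes inversion $\varrho((t_1,t_2))\le\lim_{\epsilon\downarrow0}\frac1\pi\int_{t_1}^{t_2}\operatorname{Im}G(t+i\epsilon)\,dt$. Suppose $F$ has no pole in $(0,\delta)$ and take $G=-F$. Then $G$ is holomorphic near $(0,\delta)$ and real on it, so $\varrho((0,\delta))=0$, and by analytic continuation the formula holds on $\Omega\setminus[\delta,\infty)$. By hypothesis
\[
B_0\varepsilon+\int\frac{\varepsilon\,d\varrho(t)}{t^2+\varepsilon^2}=-\operatorname{Im}F(i\varepsilon)
\]
is bounded as $\varepsilon\downarrow0$. Let $\zeta$ range over a compact set $\mathsf K\subset\Omega$ and let $\varepsilon\le\delta$ be so small that $\varepsilon|\zeta|\le\delta/2$. For $t\le0$, $|t-\varepsilon\zeta|=\varepsilon\,\big||t|/\varepsilon+\zeta\big|\ge c(|t|+\varepsilon)$, because $|s+\zeta|/(s+1)$ is bounded below for $s\ge0$, $\zeta\in\mathsf K$. For $t\ge\delta$, $|t-\varepsilon\zeta|\ge t/2\ge(t+\varepsilon)/4$. Hence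
\[
\Big|\frac d{d\zeta}F(\varepsilon\zeta)\Big|\le\varepsilon B_0+\int\frac{\varepsilon\,d\varrho(t)}{|t-\varepsilon\zeta|^2}\le C_{\mathsf K}.
\]
Together with the convergence at $\zeta=i$, this bounds $F(\varepsilon\zeta)$ locally uniformly on the connected set $\Omega$. By Montel's theorem, $F(\varepsilon_j\zeta)\to G_0(\zeta)$ locally uniformly for some $\varepsilon_j\to0$, with $G_0$ holomorphic in $\Omega$. Now $G_0(i\tau)=F_0$ for all $\tau>0$, so $G_0\equiv F_0$; but $G_0$ is real on $(0,\infty)$, a contradiction.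
\end{proof}

The hypothesis $F_0\notin\mathbb R$ cannot be dropped: $F(\alpha)=-\alpha$ satisfies all the others.

By Lemma~\ref{lem:F}, Proposition~\ref{prop:lim} and Lemma~\ref{lem:poles}, our $F$ has poles $1>\alpha_1>\alpha_2>\cdots\to0$. Since $\mathfrak B$ is discrete in $(0,\infty)$ and $F\to-\infty$ to the left of each pole, we can choose $\eta_k>0$ with
\begin{equation}\label{eq:Ik}
I_k=(\alpha_k-\eta_k,\alpha_k)\subset(0,1)\setminus\mathfrak B,\qquad F<0\ \text{ on }I_k .
\end{equation}

\subsection{The nonlinear map}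

We use the implicit function theorem in this form. Let $\mathcal G$ map a neighborhood of $(E_0,\lambda_0)$ in $X\times\mathbb R^m$ to $Y$, with $X,Y$ real Banach spaces. Suppose $\mathcal G$ is continuous, differentiable in $E$ with $D_E\mathcal G$ continuous in $(E,\lambda)$, $\mathcal G(E_0,\lambda_0)=0$, and $D_E\mathcal G(E_0,\lambda_0)$ invertible. Then there is a continuous map $\lambda\mapsto E(\lambda)$ near $\lambda_0$ with $E(\lambda_0)=E_0$ and $\mathcal G(E(\lambda),\lambda)=0$; it is $C^1$ if $\mathcal G$ is.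

\begin{lemma}\label{lem:nem}
Let $0<\sigma_-<\sigma_+<2$ and $\mathcal N_{\sigma'}(E)=|E|^{2\sigma'}E$. The map $(E,\sigma')\mapsto\mathcal N_{\sigma'}(E)$ from $H^1\times(\sigma_-,\sigma_+)$ to $H^{-1}$ is continuous and real-differentiable in $E$, its derivative is continuous in $(E,\sigma')$ in operator norm, and $(E,\sigma')\mapsto\int|E|^{2\sigma'+2}$ is continuous.
\end{lemma}

\begin{proof}
The real derivative $B_{\sigma'}(z)h=|z|^{2\sigma'}h+2\sigma'|z|^{2\sigma'-2}\operatorname{Re}(\bar z\cdot h)z$ of $z\mapsto|z|^{2\sigma'}z$, with $B_{\sigma'}(0)=0$, is continuous in $(z,\sigma')$ and bounded by $5|z|^{2\sigma'}$. Let $p_\pm=\frac{2\sigma_\pm+2}{2\sigma_\pm+1}$. Then $H^1\subset L^{2\sigma_\pm+2}$, so $L^{p_\pm}\subset H^{-1}$ by duality, and by H\"older's inequality multiplication by a function in $L^{(\sigma_\pm+1)/\sigma_\pm}$ maps $L^{2\sigma_\pm+2}$ to $L^{p_\pm}$.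

Let $E_j\to E$ in $H^1$ and $\sigma_j\to\sigma'$. It suffices to prove convergence along a subsequence of any subsequence, so assume $\|E_{j+1}-E_j\|_{H^1}\le2^{-j}$. Then $E_j\to E$ almost everywhere and $|E_j|,|E|\le g:=|E_1|+\sum_j|E_{j+1}-E_j|\in L^{2\sigma_-+2}\cap L^{2\sigma_++2}$. With $g_\pm=g^{2\sigma_\pm+1}\in L^{p_\pm}$, the difference $\Delta_j=\mathcal N_{\sigma_j}(E_j)-\mathcal N_{\sigma'}(E)$ tends to $0$ almost everywhere and $|\Delta_j|\le2(g_-+g_+)$. The parts $\Delta_jg_\pm/(g_-+g_+)$ are bounded by $2g_\pm$ and tend to $0$ in $L^{p_\pm}$ by dominated convergence, so $\Delta_j\to0$ in $H^{-1}$. The same splitting, with $g^{2\sigma_\pm}\in L^{(\sigma_\pm+1)/\sigma_\pm}$ in place of $g_\pm$, gives $B_{\sigma_j}(E_j)\to B_{\sigma'}(E)$ as operators $H^1\to H^{-1}$, and $|E_j|^{2\sigma_j+2}\le g^{2\sigma_-+2}+g^{2\sigma_++2}\in L^1$ gives the last claim. Differentiability follows from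
\[
\mathcal N_{\sigma'}(E+h)-\mathcal N_{\sigma'}(E)-B_{\sigma'}(E)h=\int_0^1\big(B_{\sigma'}(E+th)-B_{\sigma'}(E)\big)h\,dt
\]
and the continuity just proved.
\end{proof}

Define $\mathcal G(E;c,\alpha',\sigma')=A_{\alpha'}E+E+ic\,\partial_1E-\mathcal N_{\sigma'}(E)$. It maps $X$ into $X^{-1}$. Indeed, $A_{\alpha'}$, $\partial_1$ and $\mathcal N_{\sigma'}$ commute with $O(d-1)$. The remaining condition in $X$ is $\mathcal SE=E$ for $\mathcal SE=\iota\,\overline{E(\iota\,\cdot\,)}$. The operators $A_{\alpha'}$ and $\mathcal N_{\sigma'}$ commute with $O(d)$ and with conjugation, hence with $\mathcal S$, and $i\partial_1\mathcal SE=-i\,\iota\,\overline{(\partial_1E)(\iota\,\cdot\,)}=\mathcal S(i\partial_1E)$. The linear part is affine in $(c,\alpha')$, so by Lemma~\ref{lem:nem} the map $\mathcal G$ and its derivative $D_E\mathcal G$ are continuous in all variables, and $\mathcal G$ is $C^1$ in $(E,c)$.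

\subsection{Proof of Theorem~\ref{thm:main}}

Fix $\alpha\in I_k$, $\sigma=2/d$, and write $\mathcal G(E;c)$. We have $Q\in X$, $\mathcal G(Q;0)=0$, and $D_E\mathcal G(Q;0)[f_1+if_2]=L_\alpha^+f_1+iL_\alpha f_2$ for $f_1\in X_+$, $f_2\in X_-$. Since $\alpha\notin\mathfrak B$, the operator $L_\alpha^+$ is injective on $X_+$ and $L_\alpha$ is injective on $X_-\subset Z$; both have index $0$ on these classes, so $D_E\mathcal G(Q;0):X\to X^{-1}$ is an isomorphism. Hence there is a $C^1$ curve $c\mapsto\Phi_c\in X$ of solutions of \eqref{eq:tw} with $\omega=1$ and $\Phi_0=Q$. As $\partial_c\mathcal G(Q;0)=if$ with $f\in X_-$, the derivative of the curve at $0$ is $-iU$, where $U\in X_-$ solves $L_\alpha U=f$; by injectivity on $Z$, $U=U_\alpha$. Thus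
\[
\Phi_c=Q-ic\,U_\alpha+o(c)\quad\text{in }H^1,\qquad U_\alpha\ \text{real}.
\]
The momentum is the quadratic form $P(\Phi)=-\langle i\partial_1\Phi,\Phi\rangle$ of a symmetric operator, and $P(Q)=0$ since $Q$ is real. Therefore
\[
P(\Phi_c)=-2\operatorname{Re}\langle i\partial_1Q,-icU_\alpha\rangle+o(c)=2cF(\alpha)+o(c).
\]
For $c^2<4\min(1,\alpha)$, Lemma~\ref{lem:tw} with $\sigma d=2$ and \eqref{eq:Ik} give
\[
H(\Phi_c)=\tfrac12cP(\Phi_c)=c^2F(\alpha)+o(c^2)<0\qquad\text{for small }c\ne0,
\]
as well as $\Phi_c\in H^2$ and $e^{\delta\langle x\rangle}\Phi_c\in H^1$; in particular $|x|E_0\in L^2$ for $E_0=\Phi_c$. The function $e^{it}\Phi_c(x-cte_1)$ solves \eqref{eq:vnls} and lies in $C(\mathbb R;H^2)$, which embeds in $L^q_{\mathrm{loc}}(\mathbb R;W^{1,r})$ for all $q$ and for $2\le r<\infty$ if $d=2$, $2\le r\le6$ if $d=3$. It belongs to the well-posedness class, so by uniqueness it is the solution with data $E_0$. Hence $T^*=\infty$, and $\|E(t)\|_{H^1}=\|\Phi_c\|_{H^1}$ for all $t$. \qed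

\subsection{Proof of Theorem~\ref{thm:ext}}

(a) In the plane, rotating the values of a field by $90^\circ$ exchanges longitudinal and transverse waves. Let $\Omega_0$ be this rotation. The symbol of $\Omega_0^{-1}(\nabla\nabla\cdot{})\Omega_0$ is $-(\Omega_0^{-1}\xi)(\Omega_0^{-1}\xi)^T=-(|\xi|^2I-\xi\xi^T)$, which is the symbol of $\Delta-\nabla\nabla\cdot{}$. Hence
\[
\Omega_0^{-1}\big[\alpha\Delta+(1-\alpha)\nabla\nabla\cdot{}\big]\Omega_0=\Delta+(\alpha-1)\nabla\nabla\cdot{}=\alpha\Big[\frac1\alpha\Delta+\Big(1-\frac1\alpha\Big)\nabla\nabla\cdot{}\Big],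
\]
that is, $\Omega_0^{-1}A_\alpha\Omega_0=\alpha A_{1/\alpha}$. The factor $\alpha$ is removed by a dilation, and $|\Omega_0^{-1}E|=|E|$. So $E$ solves \eqref{eq:vnls} with parameter $\alpha$ if and only if $E'(x',t)=\Omega_0^{-1}E(\sqrt\alpha\,x',t)$ solves it with parameter $1/\alpha$, and $H_\alpha(E)=\alpha H_{1/\alpha}(E')$ because $dx=\alpha\,dx'$. If $1/\alpha\in I_k$, take for $E'$ a wave of Theorem~\ref{thm:main} with speed $c'$. Then $E=e^{it}\,\Omega_0\Phi_{c'}\big((x-\sqrt\alpha\,c'te_1)/\sqrt\alpha\big)$ is a wave with speed $c=\sqrt\alpha\,c'$ and with all the stated properties. The intervals $\{\alpha:1/\alpha\in I_k\}$ tend to $+\infty$ since $\alpha_k\to0$.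

(b) Fix $\alpha\in I_k$, and fix $c\neq0$ so small that $H(\Phi_c)<0$, $c^2<4\min(1,\alpha)$, and $D_E\mathcal G(\Phi_c;c,\alpha,2/d)$ is invertible from $X$ to $X^{-1}$; the last condition is open and holds at $c=0$. The implicit function theorem with parameter $(\alpha',\sigma')$ gives solutions $\Phi_{\alpha',\sigma'}\in X$ of $\mathcal G(\,\cdot\,;c,\alpha',\sigma')=0$ with $\Phi_{\alpha',\sigma'}\to\Phi_c$ in $H^1$ as $(\alpha',\sigma')\to(\alpha,2/d)$. By the last claim of Lemma~\ref{lem:nem}, the energy of $\Phi_{\alpha',\sigma'}$ for the parameters $(\alpha',\sigma')$ tends to $H(\Phi_c)<0$. Choose $\eta$ so small that for $|\alpha'-\alpha|<\eta$ and $2/d\le\sigma'<2/d+\eta$ this energy is negative, $c^2<4\min(1,\alpha')$, and $\sigma'<1$ if $d=3$. Lemma~\ref{lem:tw} gives $\Phi_{\alpha',\sigma'}\in H^2$ and exponential decay, and the last paragraph of the proof of Theorem~\ref{thm:main} shows that $e^{it}\Phi_{\alpha',\sigma'}(x-cte_1)$ is the global solution with these data. \qed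

\begin{thebibliography}{1}

\bibitem{source}
\emph{Blowup Phenomena For The Vector},
\texttt{https://pdfslide.net/\allowbreak documents/\allowbreak blowup-\allowbreak phenomena-\allowbreak for-\allowbreak the-\allowbreak vector-\allowbreak nonlinear-\allowbreak 2020-\allowbreak 4-\allowbreak 8-\allowbreak envelope-\allowbreak of-\allowbreak a-\allowbreak train-\allowbreak of-\allowbreak water.html}

\end{thebibliography}
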